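\title{The bound $|X|\le 2^{wL_c(X)\cdot\chi(X)}$ fails for Hausdorff spaces}

\begin{abstract}
Let $\chi(X)$ be the character of a space $X$ and $wL_c(X)$ its weak Lindel\"of number for closed sets. The inequality $|X|\le 2^{wL_c(X)\cdot\chi(X)}$ holds for regular spaces (Arhangel'skii) and for Urysohn spaces (Alas). We show in ZFC that it fails for Hausdorff spaces: there is a first countable Hausdorff space $X$ with $wL_c(X)=\omega$ and $|X|>2^\omega$. The same construction works at every uncountable strong limit cardinal of countable cofinality. We also isolate what survives: a Hausdorff space is the $\theta$-closure of a closed subset of size at most $2^{wL_c(X)\cdot\chi(X)}$.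
\end{abstract}

\section{Introduction}

To bound the number of points of a Hausdorff space one needs both a local and a global hypothesis: discrete spaces are locally as small as possible, the cubes $\{0,1\}^\lambda$ are compact, and both can be arbitrarily large. The local measure in this paper is the \emph{character} $\chi(X)$, the least infinite cardinal $\kappa$ such that every point of $X$ has a local base of size at most $\kappa$; thus $\chi(X)=\omega$ means that $X$ is first countable. The global measure is the \emph{weak Lindel\"of number for closed sets} $wL_c(X)$, the least infinite cardinal $\kappa$ such that for every closed set $F\subseteq X$ and every family $\mathcal U$ of open subsets of $X$ covering $F$ there is $\mathcal V\subseteq\mathcal U$ with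
\[
|\mathcal V|\le\kappa\qquad\text{and}\qquad F\subseteq\overline{\textstyle\bigcup\mathcal V}.
\]

This number lies below two familiar ones. Let $L(X)$ be the least infinite $\kappa$ such that every open cover of $X$ has a subcover of size at most $\kappa$, and let $c(X)$ be the least infinite $\kappa$ such that every disjoint family of nonempty open sets has size at most $\kappa$. Then $wL_c(X)\le L(X)$, as one sees by adding $X\setminus F$ to a cover of $F$. Also $wL_c(X)\le c(X)$: a maximal disjoint family of nonempty open sets, each contained in a member of $\mathcal U$, has its union dense in $\bigcup\mathcal U$. So the inequality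
\begin{equation}\label{eq:main}
|X|\le 2^{wL_c(X)\cdot\chi(X)}
\end{equation}
would bound $|X|$ by $2^{L(X)\cdot\chi(X)}$ and by $2^{c(X)\cdot\chi(X)}$ at once.

Whether \eqref{eq:main} holds depends on separation. It fails for $T_1$ spaces: on the disjoint union $\omega\cup K$, with $K$ arbitrary, isolate the points of $\omega$ and give $y\in K$ the neighborhoods $\{y\}\cup(\omega\setminus n)$; this space is $T_1$ and first countable, and $c=\omega$ because $\omega$ is dense. On the other side, Arhangel'skii proved \eqref{eq:main} for regular spaces, and Alas proved it for \emph{Urysohn} spaces, those in which distinct points have open neighborhoods with disjoint closures. The question posed in \cite{source} concerns the case in between: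
\begin{quote}
\emph{Does \eqref{eq:main} hold for every Hausdorff space $X$?}
\end{quote}
One would guess yes. The example above depends on points that cannot be separated at all, and with $L(X)$ in place of $wL_c(X)$ the Hausdorff property does suffice (Remark~\ref{rem:L}). The answer is nevertheless negative.

\begin{theorem}\label{thm:omega}
There is a Hausdorff space $X$ with $\chi(X)=wL_c(X)=\omega$ and $|X|=2^\mu>2^\omega$, where $\mu$ is the least cardinal with $2^\mu>2^\omega$.
\end{theorem}

Write $\mathfrak c=2^\omega$. If $2^{<\mathfrak c}=\mathfrak c$, then no $\lambda<\mathfrak c$ has $2^\lambda>\mathfrak c$, so $\mu=\mathfrak c$ and $|X|=2^{\mathfrak c}$.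

A cardinal $\kappa$ is a \emph{strong limit} if $2^\lambda<\kappa$ for all $\lambda<\kappa$. Strong limits of cofinality $\omega$ occur above any $\lambda$, namely as the supremum of $\lambda,2^\lambda,2^{2^\lambda},\dots$, so the next theorem gives arbitrarily large counterexamples.

\begin{theorem}\label{thm:kappa}
For every uncountable strong limit cardinal $\kappa$ with $\mathrm{cf}(\kappa)=\omega$ there is a Hausdorff space $X$ with $\chi(X)\le\kappa$, $wL_c(X)\le\kappa$ and $|X|>2^\kappa$.
\end{theorem}

The third theorem locates the obstruction. The \emph{$\theta$-closure} $\mathrm{cl}_\theta(A)$ of $A\subseteq X$ is the set of all $x\in X$ such that $\overline U\cap A\ne\emptyset$ for every open $U\ni x$.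

\begin{theorem}\label{thm:theta}
Let $X$ be a Hausdorff space and $\kappa=wL_c(X)\cdot\chi(X)$. There is a closed set $F\subseteq X$ with $|F|\le2^\kappa$ and $X=\mathrm{cl}_\theta(F)$. Hence \eqref{eq:main} holds whenever the $\theta$-closures of sets of size at most $2^\kappa$ have size at most $2^\kappa$.
\end{theorem}

We prove Theorem~\ref{thm:theta} first, in Section~\ref{sec:closing}, and derive from it the theorems of Arhangel'skii and Alas; it tells us what a counterexample must look like. Section~\ref{sec:space} builds a space of that shape from a combinatorial object, a $\kappa$-system, and Section~\ref{sec:tree} constructs a large $\kappa$-system on a binary tree, for $\kappa=\omega$ and for the cardinals of Theorem~\ref{thm:kappa} simultaneously.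

\subsection*{Conventions}
We work in ZFC. Regular spaces are Hausdorff. Ordinals are von Neumann ordinals. If $s$ is a function on an ordinal, $\mathrm{lh}(s)$ is its domain, $s|\gamma$ its restriction to $\gamma\le\mathrm{lh}(s)$, and $s^\frown i$ its extension by the value $i$ at the place $\mathrm{lh}(s)$. We write $s\subseteq y$ if $y$ extends $s$ (equality allowed), and call $s,s'$ \emph{incomparable} if neither extends the other; two restrictions of one function are comparable. The set of functions $\gamma\to2$ is ${}^\gamma2$, while $2^\omega$ and $\kappa^\omega$ denote both the product spaces and their sizes. In a product of countably many discrete spaces, $[v]$ is the set of points extending the finite sequence $v$; these sets are clopen and form a base.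

For infinite $\kappa$ we use that $(2^\kappa)^\kappa=2^\kappa$; that a union of at most $\kappa$ sets of size at most $\kappa$ has size at most $\kappa$, so that a subset of size at most $\kappa$ of a well-ordered set of type $\kappa^+$ is bounded in it; that a space with a base of size at most $\kappa$ has at most $2^\kappa$ closed sets; and that in a compact space every sequence $(w_k)$ has a \emph{cluster point}, a point each of whose neighborhoods contains $w_k$ for infinitely many $k$. All our transfinite choices are instances of one lemma; part (b) is Bernstein's construction.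

\begin{lemma}\label{lem:select}
Let $\lambda$ be an infinite cardinal.
\begin{enumerate}
\item[(a)] If $|I|\le\lambda$ and $|M_i|\ge\lambda$ for $i\in I$, there are pairwise distinct points $m_i\in M_i$.
\item[(b)] If $\mathcal P$ is a family of at most $\lambda$ subsets of a set $M$, each of size at least $\lambda$, there is $\ell:M\to\omega$ taking every value on every member of $\mathcal P$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Well-order $I$ in type $|I|$ and choose recursively; before each step fewer than $\lambda$ points have been used. (b) Apply (a) to $I=\mathcal P\times\omega$ and $M_{(P,n)}=P$; put $\ell(m_{(P,n)})=n$, and $\ell=0$ elsewhere.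
\end{proof}

\section{Closing off, and where it stops}\label{sec:closing}

Throughout this section $\chi(X)\le\kappa$, and $\{V_i(x):i<\kappa\}$ is a local base of open sets at $x$, listed with repetitions if necessary. The next lemma matches each separation axiom with the closure operator that it controls.

\begin{lemma}\label{lem:count}
Let $A\subseteq X$ with $|A|\le2^\kappa$.
\begin{enumerate}
\item[(a)] If $X$ is Hausdorff, then $|\overline A|\le2^\kappa$.
\item[(b)] If $X$ is Urysohn, then $|\mathrm{cl}_\theta(A)|\le2^\kappa$.
\end{enumerate}
\end{lemma}

\begin{proof}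
Put $D_i(x)=V_i(x)$ and $A^*=\overline A$ in case (a), and $D_i(x)=\overline{V_i(x)}$ and $A^*=\mathrm{cl}_\theta(A)$ in case (b). In both cases $A$ meets every $D_i(x)$ when $x\in A^*$, and the separation hypothesis says that for $x\ne y$ there are $i,j$ with $D_i(x)\cap D_j(y)=\emptyset$.

For $x\in A^*$ choose $a_k(x)\in A\cap D_k(x)$ for $k<\kappa$ and let $M_i(x)=\{a_k(x):k<\kappa\}\cap D_i(x)$. Each $M_i(x)$ meets each $D_j(x)$: if $V_k(x)\subseteq V_i(x)\cap V_j(x)$, then $D_k(x)\subseteq D_i(x)\cap D_j(x)$, so $a_k(x)\in M_i(x)\cap D_j(x)$. Let $x\ne y$ in $A^*$ and $D_i(x)\cap D_j(y)=\emptyset$. Then $M_i(y)$ meets $D_j(y)$ and $M_i(x)\subseteq D_i(x)$ does not, so $M_i(x)\ne M_i(y)$. Thus $x\mapsto(M_i(x))_{i<\kappa}$ is an injection of $A^*$ into the set of $\kappa$-sequences of subsets of $A$ of size at most $\kappa$, and there are at most $((2^\kappa)^\kappa)^\kappa=2^\kappa$ such sequences.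
\end{proof}

To prove Theorem~\ref{thm:theta} we build a closed set $F$ of size at most $2^\kappa$ that cannot be swallowed by the closure of $\kappa$ basic neighborhoods of its own points unless that closure is all of $X$.

\begin{proof}[Proof of Theorem~\ref{thm:theta}]
Let $X\ne\emptyset$ and $\kappa=wL_c(X)\cdot\chi(X)$. By recursion on $\xi<\kappa^+$ choose nonempty sets $F_\xi$ with $|F_\xi|\le2^\kappa$ such that, with $H_\xi=\bigcup_{\eta<\xi}F_\eta$,
\begin{enumerate}
\item[(a)] $\overline{H_\xi}\subseteq F_\xi$;
\item[(b)] if $\mathcal V$ is a family of at most $\kappa$ sets $V_i(x)$ with $x\in H_\xi$ and $\overline{\bigcup\mathcal V}\ne X$, then $F_\xi\not\subseteq\overline{\bigcup\mathcal V}$.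
\end{enumerate}
This is possible: $|H_\xi|\le\kappa\cdot2^\kappa=2^\kappa$, so $|\overline{H_\xi}|\le2^\kappa$ by Lemma~\ref{lem:count}(a), and (b) asks for one further point for each of at most $(2^\kappa)^\kappa=2^\kappa$ families $\mathcal V$. By (a) the sets $F_\xi$ increase, so $H_{\xi+1}=F_\xi$. Let $F=\bigcup_{\xi<\kappa^+}F_\xi$. Then $|F|\le\kappa^+\cdot2^\kappa=2^\kappa$, and every subset of $F$ of size at most $\kappa$ lies in a single $F_\xi$.

The set $F$ is closed. If $x\in\overline F$, choose $a_i\in F\cap V_i(x)$ for $i<\kappa$ and $\xi$ with all $a_i\in F_\xi$; then $x\in\overline{F_\xi}=\overline{H_{\xi+1}}\subseteq F_{\xi+1}$.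

Suppose $q\notin\mathrm{cl}_\theta(F)$, and take an open $O\ni q$ with $\overline O\cap F=\emptyset$. For each $x\in F$ choose $i(x)$ with $V_{i(x)}(x)\cap O=\emptyset$. Since $wL_c(X)\le\kappa$, there is $B\subseteq F$ with $|B|\le\kappa$ and $F\subseteq\overline{\bigcup\mathcal V}$, where $\mathcal V=\{V_{i(x)}(x):x\in B\}$. The closed set $X\setminus O$ contains $\bigcup\mathcal V$, so $q\notin\overline{\bigcup\mathcal V}$. Taking $\xi$ with $B\subseteq F_\xi=H_{\xi+1}$, condition (b) at stage $\xi+1$ gives a point of $F$ outside $\overline{\bigcup\mathcal V}$, a contradiction.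
\end{proof}

\begin{corollary}[Arhangel'skii; Alas]\label{cor:known}
Inequality \eqref{eq:main} holds for regular spaces and for Urysohn spaces.
\end{corollary}

\begin{proof}
Let $F$ be as in Theorem~\ref{thm:theta}. If $X$ is regular, a point outside the closed set $F$ has an open neighborhood whose closure misses $F$, so $X=\mathrm{cl}_\theta(F)=F$. If $X$ is Urysohn, apply Lemma~\ref{lem:count}(b) to $F$.
\end{proof}

\begin{remark}\label{rem:L}
Run the same proof with $\kappa=L(X)\cdot\chi(X)$ and with $\bigcup\mathcal V$ in place of its closure in (b). If $q\notin F$, choose $V_{i(x)}(x)\not\ni q$ for $x\in F$; at most $\kappa$ of these sets cover $F$, their union misses $q$, and (b) is violated. So $F=X$, and $|X|\le2^{L(X)\cdot\chi(X)}$ for Hausdorff $X$. With $wL_c$ one must keep $q$ out of the \emph{closure} of the union. The Hausdorff property keeps $q$ out of each $\overline{V_{i(x)}(x)}$ separately, which is not enough; one neighborhood $O$ of $q$ must miss all the sets $V_{i(x)}(x)$, and such an $O$ and such sets exist exactly when $q\notin\mathrm{cl}_\theta(F)$.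
\end{remark}

A counterexample therefore consists of a small closed set $F$ and a large set of points that cannot be separated from $F$ by disjoint open sets.

\section{From a $\kappa$-system to a space}\label{sec:space}

Let $\kappa$ be an infinite cardinal with $\kappa^\omega=2^\kappa$, for instance $\kappa=\omega$. Give $\kappa^\omega$ the product topology, with $\kappa$ discrete. Let $S\subseteq\kappa^\omega$ be the set of eventually zero sequences, $\Sigma=\kappa^\omega\setminus S$, and
\[
S_n(p)=S\cap[p|n]\qquad(p\in\kappa^\omega,\ n\in\omega).
\]
There are $\kappa$ finite sequences in $\kappa$, so $|S|=\kappa$; every $[p|n]$ meets $S$; and $|[p|n]\cap\Sigma|=2^\kappa$, because $|[p|n]|=\kappa^\omega=2^\kappa>|S|$.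

A small closed set with a large $\theta$-closure is easy to produce.

\begin{example}\label{ex:toy}
Let $\kappa=\omega$, let $K$ be any uncountable set, and let $X_0=(S\times K)\cup\Sigma$, where $(q,y)$ has the neighborhoods $S_n(q)\times\{y\}$ and $\sigma\in\Sigma$ has the neighborhoods $\{\sigma\}\cup(S_n(\sigma)\times K)$. So $X_0$ consists of $|K|$ disjoint open copies of $S$, all sharing the same limit points $\Sigma$. It is first countable, and it is Hausdorff because $(q,y)$ and $(q,y')$ lie in different copies and any other two points lie over different elements of $\omega^\omega$. The set $\Sigma$ is closed, has size $\mathfrak c$, and $\mathrm{cl}_\theta(\Sigma)=X_0$, since the closure of $S_m(q)\times\{y\}$ contains $[q|m]\cap\Sigma$.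

Subsets $F$ of $\Sigma$ are harmless for $wL_c$. An open cover of $F$ assigns to each $\sigma\in F$ a ``column'' $S_{n(\sigma)}(\sigma)\times K$ contained in a member of the cover; there are only countably many columns, and $\sigma$ lies in the closure of its own. The trouble is the fiber $\{q\}\times K$. It is closed, it is covered by the disjoint open sets $S\times\{y\}$, and the closure of the union of some of these sets misses all the others. Hence $wL_c(X_0)\ge|K|$.
\end{example}

The example suggests the repair. A closed set $F$ that contains more than $\kappa$ points of a fiber $\{q\}\times K$ should be forced to contain limit points $b_0,b_1,\dots$ of the second kind whose columns approach $q$. Any cover of $F$ then contains countably many sets that include such columns, and the whole fiber lies in the closure of their union. So a limit point $b$ needs two arms (Figure~\ref{fig:arms}): a column around a point $\sigma(b)\in\Sigma$ as before, and a set $S_n(q)\times G$, where $G\subseteq K$ shrinks along a directed family attached to $b$. A single such $b$ does not suffice, because $\sigma(b)\ne q$ and a thin column around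 $\sigma(b)$ has no point of the fiber over $q$ in its closure. We therefore give each directed family a label in $\omega$ that prescribes how close $\sigma(b)$ is to $q$, and we require large sets to accumulate at points with arbitrarily large labels.

\begin{figure}[ht]
\centering
\begin{tikzpicture}
\fill[gray!35] (5.2,0) rectangle (6.2,3);
\fill[gray!35] (1.5,1.6) rectangle (2.5,2.4);
\draw (0,0) rectangle (8,3);
\draw (2,0) -- (2,3);
\draw[dashed] (5.7,0) -- (5.7,3);
\node[below] at (2,0) {$q$};
\node[below] at (5.7,0) {$\sigma(b)$};
\node[below] at (7.7,0) {$S$};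
\node[left] at (0,1.5) {$K$};
\node[left] at (1.5,2) {$G$};
\fill (3.85,3.7) circle (1.5pt) node[above] {$b=(a,q)$};
\draw[->] (3.7,3.6) -- (2.4,2.2);
\draw[->] (4,3.6) -- (5.4,2.6);
\end{tikzpicture}
\caption{A basic neighborhood of an added point $b=(a,q)$ consists of $b$ and two open subsets of $S\times K$ (shaded): the set $S_n(q)\times G$ around part of the fiber over $q\in S$, and the full column $S_n(\sigma(b))\times K$. The dashed line is not part of the space, since $\sigma(b)\notin S$.}
\label{fig:arms}
\end{figure}

\begin{definition}\label{def:system}
A \emph{$\kappa$-system} consists of a set $K\ne\emptyset$, a set $\mathcal A$ with $|\mathcal A|\le2^\kappa$, a function $\ell:\mathcal A\to\omega$, and for each $a\in\mathcal A$ a nonempty family $\mathcal G(a)$ of at most $\kappa$ subsets of $K$, directed downward (any two members contain a third in their intersection), such that (S1)--(S3) hold. We say that $T\subseteq K$ \emph{accumulates at $a$} if $T\cap G\ne\emptyset$ for all $G\in\mathcal G(a)$.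
\begin{enumerate}
\item[(S1)] For $y\in K$ and $a\in\mathcal A$ there is $G\in\mathcal G(a)$ with $y\notin G$.
\item[(S2)] For $a\ne a'$ in $\mathcal A$ there are disjoint $G\in\mathcal G(a)$ and $G'\in\mathcal G(a')$.
\item[(S3)] If $T\subseteq K$, $|T|>\kappa$ and $n\in\omega$, then $T$ accumulates at some $a\in\mathcal A$ with $\ell(a)\ge n$.
\end{enumerate}
\end{definition}

In topological terms, isolate the points of $K$ and give $a\in\mathcal A$ the neighborhoods $\{a\}\cup G$ in the disjoint union of $K$ and $\mathcal A$. Conditions (S1) and (S2) say that this space is Hausdorff, and (S3) says that large subsets of $K$ have limit points of arbitrarily large label.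

\begin{proposition}\label{prop:space}
Let $\kappa^\omega=2^\kappa$. If a $\kappa$-system exists, there is a Hausdorff space $X$ with $|K|\le|X|\le|K|+2^\kappa$, $\chi(X)\le\kappa$ and $wL_c(X)\le\kappa$.
\end{proposition}

\begin{proof}
Let $Y=\mathcal A\times S$, taken disjoint from $S\times K$; then $|Y|\le2^\kappa$. By Lemma~\ref{lem:select}(a), applied to the sets $[q|\ell(a)]\cap\Sigma$, there is an injection $\sigma:Y\to\Sigma$ with
\begin{equation}\label{eq:sigma}
\sigma(a,q)\in[q|\ell(a)]\qquad\text{for all }(a,q)\in Y.
\end{equation}
This is the one use of $\kappa^\omega=2^\kappa$: a space with only $\kappa$ basic sets $[v]$ must have room in each of them for $|Y|$ distinct points. Let $X=(S\times K)\cup Y$, and declare basic the sets $S_n(q)\times\{y\}$ for $(q,y)\in S\times K$, $n\in\omega$, and the sets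
\[
O(b;G,n)=\{b\}\cup(S_n(q)\times G)\cup(S_n(\sigma(b))\times K)
\]
for $b=(a,q)\in Y$, $G\in\mathcal G(a)$, $n\in\omega$. The bounds on $|X|$ follow from $|S|=\kappa$ and $|Y|\le2^\kappa$.

\emph{Base and character.} If $p\in S_n(r)$, then $S_n(p)=S_n(r)$. So a basic set containing $(p,y)\in S\times K$ contains $S_m(p)\times\{y\}$ for all large $m$. The only basic sets containing $b\in Y$ are the sets $O(b;G,n)$, and $O(b;G'',\max(n,n'))\subseteq O(b;G,n)\cap O(b;G',n')$ when $G''\subseteq G\cap G'$. Hence the basic sets form a base for a topology, the sets $S_n(q)\times\{y\}$ form a countable local base at $(q,y)$, and the sets $O(b;G,n)$ form a local base at $b$ of size at most $\kappa$.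

\emph{Hausdorff.} Points $(p,y)\ne(p',y')$ are separated by $S_n(p)\times\{y\}$ and $S_n(p')\times\{y'\}$, with any $n$ if $y\ne y'$ and with $p|n\ne p'|n$ otherwise.

Given $(p,y)$ and $b=(a,q)$, choose $n$ with $p|n\ne\sigma(b)|n$, which is possible as $\sigma(b)\notin S$, and by (S1) choose $G\in\mathcal G(a)$ with $y\notin G$. Then $S_n(p)\times\{y\}$ misses the column of $O(b;G,n)$ by the choice of $n$ and its other arm by the choice of $G$.

Given $b=(a,q)\ne b'=(a',q')$, note that $\sigma(b)\ne\sigma(b')$ by injectivity, and $\sigma(b)\ne q'$, $\sigma(b')\ne q$ because $\sigma$ maps into $\Sigma$. Choose $n$ such that each of these three pairs differs below $n$, and also $q|n\ne q'|n$ if $q\ne q'$. Then for all $G,G'$ the column of each of $O(b;G,n)$, $O(b';G',n)$ misses both arms of the other. It remains to make $S_n(q)\times G$ and $S_n(q')\times G'$ disjoint. If $q\ne q'$ they are. If $q=q'$, then $a\ne a'$, and we take disjoint $G,G'$ from (S2).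

\emph{The bound on $wL_c(X)$.} Let $F$ be closed and covered by a family $\mathcal U$ of open sets. For $b\in F\cap Y$ fix $U_b\in\mathcal U$ containing $b$ and $n_b\in\omega$ with
\[
S_{n_b}(\sigma(b))\times K\subseteq U_b .
\]
We treat $F\cap Y$ and the $\kappa$ many fibers of $F\cap(S\times K)$ separately, using at most $\kappa$ members of $\mathcal U$ each time; this uses at most $\kappa$ members in total.

(a) \emph{The set $F\cap Y$.} The map $b\mapsto\sigma(b)|n_b$ takes at most $\kappa$ values, so there is $B\subseteq F\cap Y$ with $|B|\le\kappa$ on which all of them are taken. Let $b\in F\cap Y$ and take $b'\in B$ with $\sigma(b')|n_{b'}=\sigma(b)|n_b$. Then $U_{b'}\supseteq S_{n_b}(\sigma(b))\times K$, so every $O(b;G,n)$ meets $U_{b'}$ in a superset of the nonempty set $S_{\max(n,n_b)}(\sigma(b))\times K$. Thus $F\cap Y\subseteq\overline{\bigcup_{b'\in B}U_{b'}}$.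

(b) \emph{The fiber over $q\in S$.} Let $F_q=\{y\in K:(q,y)\in F\}$. If $|F_q|\le\kappa$, at most $\kappa$ members of $\mathcal U$ cover $\{q\}\times F_q$. Let $|F_q|>\kappa$. By (S3), for each $m$ the set $F_q$ accumulates at some $a_m$ with $\ell(a_m)\ge m$. Put $b_m=(a_m,q)$. Every $O(b_m;G,n)$ contains a point $(q,y)$ with $y\in F_q\cap G$, so $b_m\in\overline F=F$ and $U_{b_m}$ is defined. We claim that $\{q\}\times K\subseteq\overline{\bigcup_mU_{b_m}}$. Consider a neighborhood $S_m(q)\times\{y\}$. By \eqref{eq:sigma}, $\sigma(b_m)\in[q|\ell(a_m)]\subseteq[q|m]$, so the open set $[\sigma(b_m)|n_{b_m}]\cap[q|m]$ contains $\sigma(b_m)$ and therefore contains some $p\in S$. Then $(p,y)\in U_{b_m}\cap(S_m(q)\times\{y\})$.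
\end{proof}

\begin{remark}
In this space $Y$ plays the role of the set $F$ of Theorem~\ref{thm:theta}. It is closed, and $\mathrm{cl}_\theta(Y)=X$ when $|K|>\kappa$: by (S3) with $T=K$ there is $a$ with $\ell(a)\ge m$, and then $b=(a,q)$ has $\sigma(b)\in[q|m]$, so the column of every $O(b;G,n)$ meets $S_m(q)\times\{y\}$ and $b\in\overline{S_m(q)\times\{y\}}$. The disjoint open sets $S\times\{y\}$ show that $c(X)\ge|K|$.
\end{remark}

\section{A large $\kappa$-system on a binary tree}\label{sec:tree}

It remains to find a $\kappa$-system with $|K|>2^\kappa$. The smallest case in which the mechanism is visible has $|K|=\mathfrak c$.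

\begin{example}\label{ex:cantor}
Let $\kappa=\omega$, $K=\mathcal A=2^\omega$, and $\mathcal G(x)=\{[x|n]\setminus\{x\}:n\in\omega\}$. For (S1), the point $y=x$ is in no member of $\mathcal G(x)$, and $y\ne x$ is outside $[x|n]$ for large $n$. For (S2), take $n$ with $x|n\ne x'|n$. For (S3), use Lemma~\ref{lem:select}(b) to let $\ell$ take every value on each of the at most $\mathfrak c$ closed subsets of $2^\omega$ of size $\mathfrak c$. If $T$ is uncountable, the set $P$ of all $x$ such that $T\cap[x|n]$ is uncountable for every $n$ is closed and of size $\mathfrak c$ (Lemma~\ref{lem:cond} below). So $T$ accumulates at every point of $P$, and every label occurs in $P$.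
\end{example}

The labeling did not treat the uncountable sets $T$ one at a time; there are $2^{\mathfrak c}$ of them. It treated $\mathfrak c$ many ``traps'' $P$, each offering $\mathfrak c$ candidates, and every $T$ fell into a trap. We keep this pattern, but replace $2^\omega$ by the set of branches of a taller binary tree.

\subsection{Parameters}
From now on $\kappa$ is either $\omega$ or an uncountable strong limit cardinal of cofinality $\omega$. We fix cardinals $\kappa_n$. If $\kappa=\omega$, let $\kappa_n=2$ for all $n$. Otherwise take $\lambda_n<\kappa$ with supremum $\kappa$ and let $\kappa_0=\omega$, $\kappa_{n+1}=\max(2^{\kappa_n},\lambda_n)$; then $2^{\kappa_n}\le\kappa_{n+1}<\kappa$ and $\sup_n\kappa_n=\kappa$. We need three facts.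
\begin{enumerate}
\item[(C1)] $\prod_n\kappa_n=\kappa^\omega=2^\kappa$.
\item[(C2)] A product of countably many sets, each of size less than $\kappa_n$, has size at most $\kappa$.
\item[(C3)] There are at most $\kappa$ functions from ordinals $\alpha<\kappa_n$ to $2$.
\end{enumerate}
For $\kappa=\omega$ these say that $2^\omega=\omega^\omega$, that a product of sets with at most one element has at most one element, and that $3\le\omega$. For uncountable $\kappa$, a function $f:\kappa\to2$ is determined by the sequence $(f|\kappa_n)_n$, so
\[
2^\kappa\le\prod_n2^{\kappa_n}\le\prod_n\kappa_{n+1}\le\prod_n\kappa_n\le\kappa^\omega\le(2^\kappa)^\kappa=2^\kappa ,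
\]
which is (C1); here $\mathrm{cf}(\kappa)=\omega$ is used. The sizes in (C2) and (C3) are at most $\kappa_n^\omega\le2^{\kappa_n}$ and $\kappa_n\cdot2^{\kappa_n}=2^{\kappa_n}$, and $2^{\kappa_n}<\kappa$ because $\kappa$ is a strong limit.

Let $Z=\prod_n\kappa_n$ with the product of the discrete topologies, and let $Z_{\mathrm{fin}}=\bigcup_n\prod_{i<n}\kappa_i$ be the set of finite initial segments of its points. Then $|Z|=2^\kappa$ and $|Z_{\mathrm{fin}}|\le\kappa$, so $Z$ has at most $2^\kappa$ closed subsets. Let $C=\prod_nC_n$, where $C_n=2$ if $\kappa=\omega$, and otherwise $C_n=\kappa_n\cup\{\infty\}$ is the one-point compactification of the discrete space $\kappa_n$ (neighborhoods of $\infty$ are the cofinite sets containing it). The space $C$ is compact Hausdorff, contains $Z$, has size $2^\kappa$, and has a base of size at most $\kappa$, since each $C_n$ does. For $x\in C$ fix a local base $\mathcal W(x)$ with $|\mathcal W(x)|\le\kappa$.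

A reader interested only in Theorem~\ref{thm:omega} may take $Z=C=2^\omega$ and $\mathcal W(x)=\{[x|k]:k\in\omega\}$, and read ``more than $\kappa$'' as ``uncountably many''.

\begin{lemma}\label{lem:cond}
Let $R\subseteq Z$ with $|R|>\kappa$, and let $P$ be the set of all $x\in Z$ such that $|R\cap[x|k]|>\kappa$ for every $k$. Then $P$ is closed in $Z$ and $|P|=2^\kappa$.
\end{lemma}

\begin{proof}
Call $v\in Z_{\mathrm{fin}}$ \emph{light} if $|R\cap[v]|\le\kappa$. Then $Z\setminus P$ is the union of the open sets $[v]$ with $v$ light, so $P$ is closed, and $|R\setminus P|\le\kappa$ because there are at most $\kappa$ such $v$. In particular $P\ne\emptyset$. Let $Q=\{x|m:x\in P,\ m\in\omega\}$. No $v\in Q$ is light, so $|P\cap[v]|\ge|(R\cap[v])\setminus(R\setminus P)|>\kappa$ for $v\in Q$.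

For $v\in Q$ and $n\in\omega$ there is $m$ such that at least $\kappa_n$ elements of $Q$ of length $m$ extend $v$. Otherwise $x\mapsto(x|m)_{m\ge\mathrm{lh}(v)}$ would inject $P\cap[v]$ into a product of countably many sets of size less than $\kappa_n$, contradicting (C2). As $\kappa_n\ge2$, such an $m$ exceeds $\mathrm{lh}(v)$. So we can choose $v_u\in Q$ for $u\in Z_{\mathrm{fin}}$, starting from $v_\emptyset=\emptyset$, such that for $\mathrm{lh}(u)=n$ the sequences $v_{u^\frown j}$ ($j<\kappa_n$) are distinct proper extensions of $v_u$ of equal length. For $z\in Z$ let $x_z=\bigcup_nv_{z|n}\in Z$. Since $\mathrm{lh}(v_{z|m})\ge m$, the neighborhood $[x_z|m]$ contains $[v_{z|m}]$, which meets $P$; so $x_z\in P$. If $z\ne z'$ first differ at $n$, then $v_{z|(n+1)}$ and $v_{z'|(n+1)}$ are distinct of equal length, so $x_z\ne x_{z'}$. Hence $|P|=|Z|=2^\kappa$.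
\end{proof}

\subsection{The tree}
We want more than $2^\kappa$ branches but at most $2^\kappa$ nodes, which determines the height. Let $\mu$ be the least cardinal with $2^\mu>2^\kappa$. Then $\kappa<\mu\le2^\kappa$, and $|{}^\gamma2|\le2^\kappa$ for every ordinal $\gamma<\mu$. Moreover $\mathrm{cf}(\mu)>\omega$: if $\mu=\sup_n\mu_n$ with $\mu_n<\mu$, then $2^\mu\le\prod_n2^{\mu_n}\le(2^\kappa)^\omega=2^\kappa$. Put
\[
K={}^\mu2,\qquad\mathcal N=\bigcup_{\gamma<\mu}{}^\gamma2,\qquad\mathcal N_\omega=\{s\in\mathcal N:\mathrm{lh}(s)\text{ is a limit ordinal of cofinality }\omega\}.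
\]
Elements of $\mathcal N$ are \emph{nodes}, and $|\mathcal N|\le\mu\cdot2^\kappa=2^\kappa$. As $\mu$ is a limit ordinal, $t^\frown0$ and $t^\frown1$ are nodes when $t$ is. A \emph{path} is an element of $\mathcal N\cup K$. If $\beta$ is a path, $y\in K$ and $\beta\not\subseteq y$, let $\Delta(y,\beta)<\mathrm{lh}(\beta)$ be the least $\gamma$ with $y(\gamma)\ne\beta(\gamma)$, the place where $y$ leaves $\beta$. For $s\in\mathcal N_\omega$ fix a strictly increasing sequence $(c^s_n)_{n\in\omega}$ cofinal in $\mathrm{lh}(s)$.

The direct analogue of Example~\ref{ex:cantor} takes $\mathcal A=\mathcal N_\omega$ and attaches to $s$ the sets $\{y:s\not\subseteq y,\ \Delta(y,s)\ge c^s_n\}$ of branches that follow $s$ for a long time and then leave it. The following test set shows why this needs a correction.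

\begin{example}[a comb]\label{ex:comb}
Let $\kappa=\omega$ and $T=\{y_\gamma:\gamma<\omega_1\}$, where $y_\gamma\in K$ is the characteristic function of $\{\gamma\}$. With the sets just described, $T$ accumulates at $s$ if and only if the values $\Delta(y_\gamma,s)$ are unbounded in $\mathrm{lh}(s)$. If $s$ takes the value $1$, first at $\varepsilon$, then $\Delta(y_\gamma,s)\le\varepsilon$ for $\gamma\ne\varepsilon$, so the values are bounded. If $s$ is the zero function on $\delta$, the values are the $\gamma<\min(\delta,\omega_1)$. So $T$ accumulates exactly at the zero functions on the limit ordinals $\delta<\omega_1$, which are only $\aleph_1$ candidates. If $\aleph_1<\mathfrak c$, these are too few for Lemma~\ref{lem:select}(b) with $\lambda=\mathfrak c$. If $\aleph_1=\mathfrak c$, then $\mu=\omega_1$, and the combs along the $2^\mu>\mathfrak c$ branches $\beta\in K$ (change $\beta$ at the single place $\gamma$) give more than $\mathfrak c$ different sets $\{\beta|\delta:\delta<\omega_1\text{ limit}\}$ of candidates. Either way the lemma does not apply as it stands.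
\end{example}

The remedy is to color the levels of the tree by distinct points of $Z$ and to split each $s\in\mathcal N_\omega$ into points $(s,x)$, one for each possible limit $x\in C$ of the colors of the levels at which branches leave $s$. The candidates offered by a comb are then described by a closed subset of $Z$, and Lemma~\ref{lem:cond} makes it large.

Since $\mu\le2^\kappa=|Z|$, we can fix an injection $\gamma\mapsto r_\gamma$ of $\mu$ into $Z$. Let $\mathcal A=\mathcal N_\omega\times C$, so that $|\mathcal A|\le2^\kappa$, and let $\mathcal G(s,x)$ consist of the sets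
\[
G_{n,W}(s,x)=\{y\in K:\ s\not\subseteq y,\ \Delta(y,s)\ge c^s_n,\ r_{\Delta(y,s)}\in W\}\qquad(n\in\omega,\ W\in\mathcal W(x)).
\]
This family has size at most $\kappa$, and it is directed: $G_{\max(n,n'),W''}\subseteq G_{n,W}\cap G_{n',W'}$ when $W''\subseteq W\cap W'$.

\begin{lemma}\label{lem:sep}
Conditions \emph{(S1)} and \emph{(S2)} hold.
\end{lemma}

\begin{proof}
(S1) If $s\subseteq y$, then $y$ is in no member of $\mathcal G(s,x)$. Otherwise take $n$ with $c^s_n>\Delta(y,s)$; then $y\notin G_{n,W}(s,x)$ for any $W$.

(S2) Let $(s,x)\ne(s',x')$. Note that every $y\in G_{n,W}(s,x)$ extends $s|c^s_n$ but not $s$. If $s=s'$, then $x\ne x'$; take disjoint $W\in\mathcal W(x)$ and $W'\in\mathcal W(x')$. A common element $y$ of $G_{0,W}(s,x)$ and $G_{0,W'}(s,x')$ would have $r_{\Delta(y,s)}\in W\cap W'$. If $s'$ properly extends $s$, take $n$ with $c^{s'}_n\ge\mathrm{lh}(s)$; every $y\in G_{n,W'}(s',x')$ extends $s'|c^{s'}_n\supseteq s$ and so lies in no member of $\mathcal G(s,x)$. The case that $s$ properly extends $s'$ is symmetric. If $s,s'$ are incomparable and first differ at $\delta$, take $n$ with $c^s_n,c^{s'}_n>\delta$;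 a common element $y$ of $G_{n,W}(s,x)$ and $G_{n,W'}(s',x')$ would satisfy $s(\delta)=y(\delta)=s'(\delta)$.
\end{proof}

Accumulation will always be verified along a sequence.

\begin{lemma}\label{lem:acc}
Let $T\subseteq K$, $s\in\mathcal N_\omega$, and let $y_k\in T$ with $s\not\subseteq y_k$ and $\gamma_k=\Delta(y_k,s)$ for $k\in\omega$. Suppose that for every $\gamma<\mathrm{lh}(s)$ we have $\gamma_k\ge\gamma$ for all but finitely many $k$, and that $x\in C$ is a cluster point of $(r_{\gamma_k})_k$. Then $T$ accumulates at $(s,x)$.
\end{lemma}

\begin{proof}
Given $n$ and $W\in\mathcal W(x)$, infinitely many $k$ have $r_{\gamma_k}\in W$, and all but finitely many have $\gamma_k\ge c^s_n$. For $k$ with both properties, $y_k\in T\cap G_{n,W}(s,x)$.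
\end{proof}

\subsection{The dichotomy}
In (S3) we may pass to a subset, so fix $T\subseteq K$ with $|T|=\kappa^+$. For a path $\beta$ let
\[
E_\beta=\{\Delta(y,\beta):y\in T,\ \beta\not\subseteq y\}\subseteq\mathrm{lh}(\beta)
\]
be the set of places where some element of $T$ leaves $\beta$. Either $T$ leaves some path at more than $\kappa$ places, and then it contains a comb; or it never does, and then, as we shall see, $T$ must branch repeatedly into large pieces, like an uncountable subset of $2^\omega$.

\begin{lemma}[combs]\label{lem:comb}
Suppose $|E_\beta|>\kappa$ for some path $\beta$. Then there is a closed set $P\subseteq Z$ with $|P|=2^\kappa$ such that for every $x\in P$ the set $T$ accumulates at $(s,x)$ for some $s\in\mathcal N_\omega$.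
\end{lemma}

\begin{proof}
Let $E$ consist of the first $\kappa^+$ elements of $E_\beta$. Since $r$ is injective, $R=\{r_\gamma:\gamma\in E\}$ has size $\kappa^+$; let $P$ be as in Lemma~\ref{lem:cond}. Fix $x\in P$. For each $k$ more than $\kappa$ elements $\gamma\in E$ have $r_\gamma|k=x|k$, while at most $\kappa$ elements of $E$ lie below or at a given one. So we can choose $\gamma_0<\gamma_1<\cdots$ in $E$ with $r_{\gamma_k}|k=x|k$. Each coordinate of $r_{\gamma_k}$ is eventually equal to that of $x$, so $r_{\gamma_k}\to x$ in $C$. As $E$ has order type $\kappa^+$, some $\varepsilon\in E$ bounds all $\gamma_k$, and $\delta=\sup_k\gamma_k\le\varepsilon<\mathrm{lh}(\beta)\le\mu$. Thus $s=\beta|\delta\in\mathcal N_\omega$. Choose $y_k\in T$ with $\Delta(y_k,\beta)=\gamma_k$. Since $\gamma_k<\delta$, we have $s\not\subseteq y_k$ and $\Delta(y_k,s)=\gamma_k$, and Lemma~\ref{lem:acc} applies.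
\end{proof}

For a node $t$ let $T_t=\{y\in T:t\subseteq y\}$, and call $t$ \emph{big} if $|T_t|>\kappa$. The empty node is big, and if $t$ is big, so is one of $t^\frown0$, $t^\frown1$, because $T_t=T_{t^\frown0}\cup T_{t^\frown1}$. The difficulty is at limit levels, where a union of big nodes need not be big. The next proof charges each $y\in T_t$ to a maximal chain of big nodes and to the place where $y$ leaves that chain, and shows that without branching these data account for only $\kappa$ elements.

\begin{lemma}[branching]\label{lem:branch}
Suppose $|E_\beta|\le\kappa$ for every path $\beta$. Then for every big node $t$ and every $n$ there are $\kappa_n$ pairwise incomparable big nodes extending $t$.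
\end{lemma}

\begin{proof}
Let $D$ be the set of big nodes extending $t$, and suppose that every set of pairwise incomparable elements of $D$ has size less than $\kappa_n$. If $t\subseteq v'\subseteq v\in D$, then $v'\in D$, since $T_v\subseteq T_{v'}$. A maximal chain $c$ in $D$ contains every element of $D$ comparable with all its members; in particular $v'\in c$ whenever $t\subseteq v'\subseteq v\in c$.

\emph{Step 1: $D$ has at most $\kappa$ maximal chains.} (For $\kappa=\omega$ we have $\kappa_n=2$, the set $D$ is itself a chain, and there is exactly one.) Call $w\in D$ \emph{splitting} if $w^\frown0,w^\frown1\in D$. Let $c$ be a maximal chain and $w\in c$ splitting. If $w$ were the largest element of $c$, we could add $w^\frown0$ to $c$. So some member of $c$ properly extends $w$, and hence $w^\frown i\in c$ for some $i$; this $i=i_c(w)$ is unique since $c$ is a chain. If $w,w'\in c$ are splitting and $w'$ properly extends $w$, then $w'\supseteq w^\frown i_c(w)$, so $w^\frown(1-i_c(w))$ and $w'^\frown(1-i_c(w'))$ differ at $\mathrm{lh}(w)$. These nodes are thus pairwise incomparable elements of $D$, and $c$ has fewer than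 $\kappa_n$ splitting members. List them in increasing order as $(w_\xi)_{\xi<\alpha}$, where $\alpha<\kappa_n$, and let $d_c(\xi)=i_c(w_\xi)$.

The function $d_c:\alpha\to2$ determines $c$. Let $c\ne c'$ be maximal chains. Then $c\cup c'$ is not a chain, so there are incomparable $p\in c$ and $p'\in c'$. Let $w$ be their longest common initial segment. Then $t\subseteq w$, and one of $w^\frown0,w^\frown1$ is contained in $p$ and the other in $p'$. So $w$ is splitting, $w\in c\cap c'$, and $i_c(w)\ne i_{c'}(w)$. Below $w$ both chains consist of all $v$ with $t\subseteq v\subseteq w$, so $w$ has the same index $\xi$ in both lists, and $d_c(\xi)\ne d_{c'}(\xi)$. Step 1 now follows from (C3).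

\emph{Step 2: each maximal chain accounts for at most $\kappa$ elements of $T_t$.} For $y\in T_t$ the big nodes $y|\gamma$ with $\mathrm{lh}(t)\le\gamma<\mu$ form a chain in $D$; let $c(y)$ be a maximal chain containing it. Fix a maximal chain $c$ and let $\beta=\bigcup c$, a path extending $t$.

At most $\kappa$ elements of $T$ extend $\beta$. Otherwise $\beta\notin K$, since an element of $K$ is extended only by itself; so $\beta$ is a big node, and some $\beta^\frown i$ is big. This node extends every member of $c$, hence belongs to $c$, but it is not contained in $\beta=\bigcup c$.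

Now let $c(y)=c$ and $\beta\not\subseteq y$. Put $\gamma=\Delta(y,\beta)\in E_\beta$; then $\gamma\ge\mathrm{lh}(t)$, as both $y$ and $\beta$ extend $t$. The node $y|(\gamma+1)=(\beta|\gamma)^\frown(1-\beta(\gamma))$ is not contained in $\beta$, so it is not in $c=c(y)$, so it is not big. It depends only on $\gamma$. Hence each of the at most $\kappa$ ordinals $\gamma\in E_\beta$ comes from at most $\kappa$ such $y$, and $|\{y\in T_t:c(y)=c\}|\le\kappa$.

Steps 1 and 2 give $|T_t|\le\kappa$, contradicting that $t$ is big.
\end{proof}

The traps for this case are copies of $Z_{\mathrm{fin}}$ in the tree. A \emph{scheme} is a map $u\mapsto t_u$ from $Z_{\mathrm{fin}}$ to $\mathcal N$ such that for $\mathrm{lh}(u)=n$ the nodes $t_{u^\frown j}$ ($j<\kappa_n$) are pairwise incomparable extensions of $t_u$. They are proper extensions, because $\kappa_n\ge2$ and $t_u$ is comparable with each of them. For $z\in Z$ put $t_z=\bigcup_nt_{z|n}$. The lengths $\mathrm{lh}(t_{z|n})$ increase strictly, and their supremum is below $\mu$ because $\mathrm{cf}(\mu)>\omega$; so $t_z\in\mathcal N_\omega$. If $z\ne z'$ first differ at $n$, then $t_z$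 and $t_{z'}$ extend the incomparable nodes $t_{z|(n+1)}$ and $t_{z'|(n+1)}$, so $t_z\ne t_{z'}$. Thus each scheme yields a set $\{t_z:z\in Z\}\subseteq\mathcal N_\omega$ of size $2^\kappa$, and there are at most $|\mathcal N|^{|Z_{\mathrm{fin}}|}\le(2^\kappa)^\kappa=2^\kappa$ schemes.

\begin{lemma}[schemes]\label{lem:scheme}
Suppose $|E_\beta|\le\kappa$ for every path $\beta$. Then there is a scheme such that for every $z\in Z$ the set $T$ accumulates at $(t_z,x)$ for some $x\in C$.
\end{lemma}

\begin{proof}
Starting from $t_\emptyset=\emptyset$ and applying Lemma~\ref{lem:branch} recursively, we obtain a scheme of big nodes. Fix $z\in Z$ and let $s=t_z$. For each $k$ choose $j<\kappa_k$ with $j\ne z(k)$ and $y_k\in T$ extending the big node $t_{(z|k)^\frown j}$. Then $y_k$ extends $t_{z|k}\subseteq s$. It does not extend $t_{z|(k+1)}\subseteq s$, which is incomparable with $t_{(z|k)^\frown j}$. So $s\not\subseteq y_k$ and $\gamma_k=\Delta(y_k,s)\ge\mathrm{lh}(t_{z|k})$, and these lengths increase with supremum $\mathrm{lh}(s)$. We have no control over the colors $r_{\gamma_k}$, and this is where compactness enters: the sequence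 $(r_{\gamma_k})_k$ has a cluster point $x\in C$, and Lemma~\ref{lem:acc} applies.
\end{proof}

For uncountable $\kappa$ the space $Z$ is not compact, which is why the second coordinate of $\mathcal A$ ranges over $C$ and not over $Z$.

\subsection{Labels}
Combs leave the node $s$ uncontrolled and offer $2^\kappa$ colors $x$; schemes leave $x$ uncontrolled and offer $2^\kappa$ nodes $s$. So we label nodes and colors separately and take the maximum, which is harmless since (S3) asks only for large labels.

\begin{proposition}\label{prop:system}
Let $\kappa$ be $\omega$ or an uncountable strong limit cardinal of cofinality $\omega$, and let $\mu$ be the least cardinal with $2^\mu>2^\kappa$. There is a $\kappa$-system with $|K|=2^\mu$.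
\end{proposition}

\begin{proof}
Take $K$, $\mathcal A$ and $\mathcal G(s,x)$ as above; $\kappa^\omega=2^\kappa$ by (C1), and (S1), (S2) hold by Lemma~\ref{lem:sep}. By Lemma~\ref{lem:select}(b) with $\lambda=2^\kappa$ there are $\ell_1:C\to\omega$ taking every value on every closed subset of $Z$ of size $2^\kappa$, and $\ell_0:\mathcal N_\omega\to\omega$ taking every value on $\{t_z:z\in Z\}$ for every scheme. Put $\ell(s,x)=\max(\ell_0(s),\ell_1(x))$.

Let $n\in\omega$ and $T\subseteq K$ with $|T|>\kappa$; shrinking $T$, assume $|T|=\kappa^+$. If $|E_\beta|>\kappa$ for some path $\beta$, take $P$ from Lemma~\ref{lem:comb} and $x\in P$ with $\ell_1(x)=n$; then $T$ accumulates at some $(s,x)$, and $\ell(s,x)\ge n$. Otherwise take the scheme from Lemma~\ref{lem:scheme} and $z$ with $\ell_0(t_z)=n$; then $T$ accumulates at some $(t_z,x)$, and $\ell(t_z,x)\ge n$. This is (S3).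
\end{proof}

\begin{proof}[Proof of Theorems~\ref{thm:omega} and~\ref{thm:kappa}]
Propositions~\ref{prop:system} and~\ref{prop:space} give a Hausdorff space $X$ with $\chi(X)\le\kappa$, $wL_c(X)\le\kappa$ and $2^\mu\le|X|\le2^\mu+2^\kappa=2^\mu$, where $2^\mu>2^\kappa$. For uncountable $\kappa$ this proves Theorem~\ref{thm:kappa}. For $\kappa=\omega$ both cardinal functions are infinite by definition, so $\chi(X)=wL_c(X)=\omega$ and $|X|=2^\mu>2^\omega=2^{wL_c(X)\cdot\chi(X)}$.
\end{proof}

We do not determine the largest possible value of $|X|$ for a Hausdorff space with $\chi(X)\cdot wL_c(X)=\omega$, and Theorem~\ref{thm:kappa} does not treat every cardinal $\kappa$.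

\begin{thebibliography}{1}
\bibitem{source} \emph{Cardinal estimates involving the weak Lindel\"of game}, \texttt{https://link.springer.com/10.1007/s13398-021-01141-0}, doi:10.1007/s13398-021-01141-0.
\end{thebibliography}
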